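# Operators with upper $\ell_p$ tree estimates: factoring through asymptotic $\ell_p$ spaces

## Estimates on $\ell_r$ that hold for all coefficients

Throughout, $1<p<\infty$ and $q=p'$ is the conjugate exponent. Scalars are real or complex, $c_{00}$ is the space of finitely supported scalar sequences, $(e_k)$ are the unit vectors, and "operator" means bounded linear operator. We begin with a case that takes five lines.

**Proposition 1.** Let $1<r\le p<\infty$, and let $T:\ell_r\to Y$ be an operator into a Banach space such that, for some $C$,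
$$\Big\|\sum_k a_kTe_k\Big\|\le C\Big(\sum_k|a_k|^p\Big)^{1/p}\qquad\text{for all }a\in c_{00}. \tag{1}$$
Then $T=BA$ with operators $A:\ell_r\to\ell_p$ and $B:\ell_p\to Y$.

**Proof.** Let $A$ be the formal inclusion. It is bounded because $\|a\|_p\le\|a\|_r$. Define $B$ on $c_{00}$ by $Be_k=Te_k$. By (1), $\|Ba\|\le C\|a\|_p$, so $B$ extends to $\ell_p$. The operators $BA$ and $T$ agree on $c_{00}$, which is dense in $\ell_r$. $\blacksquare$

The domain is at least as large, in norm, as $\ell_p$, the images are at most as large as $\ell_p$, and $T$ passes through the space in between. Two features made this easy. There was one distinguished sequence $(e_k)$ on which to read off both estimates, and (1) held for all finite sets of coordinates at once. What changes in general? A separable reflexive $X$ need not come with a basis, so "sequence of vectors far out" must be replaced by vectors chosen one after another along weakly null sequences. And the estimates will be assumed only for $n$ vectors at a time, where before choosing them one may wait as long as one likes, depending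 on $n$. The first change can be handled by games and blockings. The second one turns out to be fatal.

In plain words the question is this. Suppose that in $X$, vectors chosen far out always add up to at least what $\ell_p^n$ predicts, and that their images under $T$ add up to at most what $\ell_p^n$ predicts, $n$ vectors at a time. Must $T$ pass through a subspace of a reflexive space in which any $n$ blocks beyond $n$ behave like $\ell_p^n$?

## Weakly null trees, tree estimates, and asymptotic $\ell_p$ decompositions

**Definition 1 (weakly null trees).** Let $n\in\mathbb N$. A weakly null tree of height $n$ in $X$ is a family $(x_\alpha)$ in $X$ indexed by the strictly increasing sequences $\alpha=(m_1<\dots<m_k)$ of positive integers with $1\le k\le n$, such that for each such $\alpha$ of length $k<n$, and also for $\alpha=\emptyset$ (the root, which carries no vector; $\max\emptyset=0$), the sequence of successors $(x_{(\alpha,m)})_{m>\max\alpha}$ is weakly null. A branch is a sequence $(x_{(m_1)},x_{(m_1,m_2)},\dots,x_{(m_1,\dots,m_n)})$. An infinite weakly null tree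 is indexed by all nonempty finite increasing sequences, with the same condition at $\emptyset$ and at all nodes. Its branches come from infinite sequences $m_1<m_2<\cdots$.

Examples in $\ell_r$, $1<r<\infty$: if $x_\alpha=e_{\max\alpha}$, the branches are the increasing $n$-tuples of unit vectors. A tree of height $2$ in which the second vector depends on the first choice is $x_{(m)}=e_m$, $x_{(m,k)}=2^{-1/r}(e_k+e_{k+m})$. For fixed $m$ the latter tends weakly to $0$ as $k\to\infty$.

**Definition 2 (tree estimates).** $X$ satisfies an asymptotic lower-$\ell_p$-tree estimate if there is $C>0$ such that for every $n$, every weakly null tree of height $n$ in the unit sphere $S_X$ has a branch with $\|\sum_{i\le n}a_ix_i\|\ge C^{-1}(\sum|a_i|^p)^{1/p}$ for all scalars. An operator $T:X\to Y$ satisfies an asymptotic upper-$\ell_p$-tree estimate if there is $C>0$ such that for every $n$, every weakly null tree of height $n$ in $S_X$ has a branch with $\|\sum_{i\le n}a_iTx_i\|\le C(\sum|a_i|^p)^{1/p}$ for all scalars.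

For $n=1$ both estimates are trivial. For one fixed $n$ the upper one is also free, since by Hölder $\|\sum_{i\le n}a_iTx_i\|\le\|T\|\sum|a_i|\le n^{1/q}\|T\|\,\|a\|_p$. The content is that $C$ does not depend on $n$.

**Definition 3 (FDDs).** A finite-dimensional decomposition (FDD) of $Z$ is a sequence $(E_j)$ of finite-dimensional subspaces such that each $z\in Z$ is uniquely $z=\sum_jz^{(j)}$ with $z^{(j)}\in E_j$. We write $\operatorname{supp}z=\{j:z^{(j)}\ne0\}$. A block is a nonzero vector of finite support, and $z<w$ means $\max\operatorname{supp}z<\min\operatorname{supp}w$. The FDD is asymptotic $\ell_p$ if there is $C\ge1$ such that for every $n$, whenever $z_1<\dots<z_n$ are blocks with $\min\operatorname{supp}z_1\ge n$,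
$$C^{-1}\Big(\sum\|z_i\|^p\Big)^{1/p}\le\Big\|\sum z_i\Big\|\le C\Big(\sum\|z_i\|^p\Big)^{1/p}.$$
It is asymptotic upper $\ell_p$ if the right-hand inequality holds for all such blocks.

The model is an $\ell_p$-sum $(\bigoplus E_j)_{\ell_p}$, where $C=1$ and the condition $\min\operatorname{supp}z_1\ge n$ is not needed. Zero vectors among the $z_i$ do not harm the upper inequality: drop them, and the number of vectors decreases while the support condition remains true. We use the textbook fact that the projections $P_m$ of $Z$ onto the first $m$ summands are uniformly bounded. They have finite rank, hence turn weakly null sequences into norm-null ones, and $P_mz\to z$ for each $z$.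

An operator $T$ factors through a subspace $W\subset Z$ if $T=BA$ with operators $A:X\to W$, $B:W\to Y$.

**Lemma 1 (branches that look like blocks).** Let $A:X\to Z$ be an operator, where $Z$ has an FDD, and let $(x_\alpha)$ be a weakly null tree of finite or infinite height in $X$. Let $\eta_i>0$ and $L_i\in\mathbb N$. These may be prescribed one at a time, $\eta_i$ and $L_i$ after the first $i-1$ vectors have been chosen. Then there are a branch $(x_i)$ and integers $M_1<M_1'\le M_2<M_2'\le\cdots$ with $M_i\ge L_i$ such that $z_i=(P_{M_i'}-P_{M_i})Ax_i$ satisfies $\|Ax_i-z_i\|\le\eta_i$. In particular the $z_i$ are successive (possibly zero) with supports beyond $L_i$.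

**Proof.** Put $M_0'=0$. Given $m_1<\dots<m_{i-1}$ and $M_{i-1}'$, let $M_i=\max(L_i,M_{i-1}')$. The vectors $Ax_{(m_1,\dots,m_{i-1},m)}$ are weakly null in $m$, so $\|P_{M_i}Ax_{(m_1,\dots,m_{i-1},m)}\|\to0$. Take $m_i>m_{i-1}$ with this norm at most $\eta_i/2$, and then $M_i'>M_i$ with $\|Ax_i-P_{M_i'}Ax_i\|\le\eta_i/2$. $\blacksquare$

## The factorization problem and its negative answer

**Problem.** Let $X$ be separable and reflexive with an asymptotic lower-$\ell_p$-tree estimate, and let $T:X\to Y$ satisfy an asymptotic upper-$\ell_p$-tree estimate. Does $T$ factor through a subspace of a reflexive space with an asymptotic $\ell_p$ FDD?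

The question is taken from the list "Open problems raised during the Workshop in Analysis and Probability" (http://www.math.tamu.edu/conferences/linanalysis/problems08). If $X=\ell_p$ the answer is yes, with $A$ the identity. In the situation of Proposition 1 it is also yes. In general it is no.

**Theorem 1.** Let $1<r<p<\infty$. There are a Banach space $Y$ and an operator $T:\ell_r\to Y$ with $\|T\|\le1$ such that $\ell_r$ satisfies an asymptotic lower-$\ell_p$-tree estimate, $T$ satisfies an asymptotic upper-$\ell_p$-tree estimate, and $T$ does not factor through any subspace of any Banach space with an asymptotic upper $\ell_p$ FDD.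

For every $p\in(1,\infty)$ there is an $r$ with $1<r<p$, so the factorization asked for fails for every $p$, even if reflexivity and the lower estimate of the FDD are dropped.

## Averages of averages: where the tree hypothesis runs out

Let us try to prove a positive answer for $X=\ell_r$, $r<p$, and see what is needed. Suppose $T=BA$ through $W\subset Z$, where $Z$ has upper constant $C$, and treat the vectors $Ae_k$ as successive blocks far out, as Lemma 1 allows. For sets $G_1<\dots<G_n$ with $|G_i|=N_i$ put
$$u_i=N_i^{-1/p}\sum_{k\in G_i}e_k .$$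
The upper estimate for $N_i$ blocks gives $\|Au_i\|\le C\|A\|$, up to small errors. The $Au_i$ are themselves blocks of $Z$ of bounded norm, so the upper estimate for $n$ blocks applies to them and gives $\|\sum_{i\le n}Au_i\|\le C^2\|A\|n^{1/p}$. Hence a factorization forces $\|\sum_{i\le n}Tu_i\|\lesssim n^{1/p}$. This must be deduced from the tree hypothesis if the answer is to be positive.

One application of the hypothesis gives $\|Tu_i\|\lesssim1$. The second application fails, because the hypothesis speaks about unit vectors of $X$, and $\|u_i\|_r=N_i^{1/r-1/p}$ is unbounded. Applied to $u_i/\|u_i\|_r$, it only gives $\|\sum Tu_i\|\le C(\sum_iN_i^{(1/r-1/p)p})^{1/p}$, which blows up with $N_n$. The triangle inequality gives a multiple of $n$. So the hypothesis controls one level of $n$ vectors, while an asymptotic $\ell_p$ norm can be iterated because the blocks are measured in the same norm at both levels. This suggests looking for $Y$ in which $\|\sum_{i\le n}Tu_i\|$ really is of order $n$.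

Think in terms of norming functionals. The functional $f=\sum_{i\le n}f_i$ with $f_i=N_i^{-1/q}1_{G_i}$ takes the value $n$ at $\sum u_i$, so we want a norm on functionals that makes $f$ bounded. The tree estimate for $T$ demands control of $(\sum_j\|E_jf\|_s^q)^{1/q}$, $s=r'$, for $m$ intervals $E_j$ beyond $m$, and nothing else. A family of $m$ intervals beyond $m$ which reaches $G_i$ has $m\le\max G_i$. If $N_{i+1}$ is huge compared with $\max G_i$, then $m$ pieces cannot resolve $G_{i+1}$, on which $f$ is very flat. So each family sees essentially one of the $f_i$.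

## A norm that admits $m$ pieces only beyond $m$

"Interval" means a finite nonempty set of consecutive positive integers, $E<F$ means $\max E<\min F$, $n\le E$ means $n\le\min E$, and $Ef$ is the restriction of $f$ to $E$. Let $1<r<p$, $s=r'$, so that $q<s$, and let $\delta=\frac1q-\frac1s>0$. For $f\in c_{00}$ put
$$\|f\|_*=\sup\Big\{\Big(\sum_{i=1}^n\|E_if\|_s^q\Big)^{1/q}:\ n\in\mathbb N,\ n\le E_1<\dots<E_n\text{ intervals}\Big\}.$$
Taking $n=1$ gives $\|f\|_s\le\|f\|_*$. Since $\|\cdot\|_s\le\|\cdot\|_q$, also $\|f\|_*\le\|f\|_q$. So $\|\cdot\|_*$, a supremum of seminorms, is a norm.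

Some values: $\|e_1+e_2\|_*=2^{1/s}$, because two intervals must lie beyond $2$ and then miss the coordinate $1$. But $\|e_2+e_3\|_*=2^{1/q}$, by the intervals $\{2\},\{3\}$. More generally, if $f$ lives on a set $G$ with $|G|\le\min G$, then the singletons of $G$ are admissible and $\|f\|_*=\|f\|_q$.

For $y\in c_{00}$ let
$$\|y\|_Y=\sup\Big\{\Big|\sum_jf_jy_j\Big|:f\in c_{00},\ \|f\|_*\le1\Big\}.$$
The unit ball of $\|\cdot\|_*$ contains that of $\|\cdot\|_q$ and is contained in that of $\|\cdot\|_s$, so $\|y\|_p\le\|y\|_Y\le\|y\|_r$. Let $Y$ be the completion of $(c_{00},\|\cdot\|_Y)$ and $T:\ell_r\to Y$ the extension of the identity of $c_{00}$. Then $\|T\|\le1$.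

## Proof of Theorem 1

**Step 1 (one branch for both tree estimates).** This step verifies the two hypotheses with $C=2$. Let $(x_\alpha)$ be a weakly null tree of height $n$ in $S_{\ell_r}$. Lemma 1, with $A$ the identity of $\ell_r$, the coordinate FDD, $L_i=n$ and $\eta_i=2^{-i-2}$, gives a branch $(x_i)$ and successive intervals $E_i=(M_i,M_i']$ beyond $n$ such that $z_i=E_ix_i$ satisfies $\|x_i-z_i\|_r\le2^{-i-2}$. Thus $\frac34\le\|z_i\|_r\le1$ and $\sum_i\|x_i-z_i\|_r\le\frac14$. For the lower estimate, since the $z_i$ are disjointly supported and $r<p$,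
$$\Big\|\sum a_ix_i\Big\|_r\ge\tfrac34\|a\|_r-\tfrac14\|a\|_\infty\ge\tfrac12\|a\|_r\ge\tfrac12\|a\|_p.$$
For the upper estimate let $\|f\|_*\le1$. As $n\le E_1<\dots<E_n$, Hölder's inequality (twice) gives
$$\Big|f\Big(\sum a_iz_i\Big)\Big|\le\sum|a_i|\,\|E_if\|_s\|z_i\|_r\le\|a\|_p\Big(\sum\|E_if\|_s^q\Big)^{1/q}\le\|a\|_p.$$
Hence $\|\sum a_iTz_i\|_Y\le\|a\|_p$ and $\|\sum a_iTx_i\|_Y\le\|a\|_p+\frac14\|a\|_\infty\le2\|a\|_p$.

**Step 2 (the test vector and its upper bound under a factorization).** Now suppose $T=BA$ with $A:\ell_r\to W$, $B:W\to Y$, $W\subset Z$, where $Z$ has an asymptotic upper $\ell_p$ FDD with constant $C$. This step carries out the two-level computation. Fix $n$. We choose $N_1=1$, and integers $N_i$ and sets $G_1<\dots<G_n$ with $|G_i|=N_i$, where for $i\ge2$, after $G_{i-1}$ is chosen, $N_i$ is taken so large that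
$$N_i^\delta\ge2^i(\max G_{i-1})^{1/q}. \tag{2}$$
The elements of $G_1$, then of $G_2$, and so on are chosen one at a time in increasing order by Lemma 1, applied to $A$ and the infinite tree $x_\alpha=e_{\max\alpha}$. When an element $k$ of $G_i$ is being chosen, the prescribed bound is $L=\max(n,N_i)$, which is known at that time. This yields successive (possibly zero) vectors $z_k\in Z$, $k\in\bigcup G_i$, with $\operatorname{supp}z_k$ beyond $\max(n,N_i)$ for $k\in G_i$ and $\sum_k\|Ae_k-z_k\|\le1$. In particular $\|z_k\|\le\|A\|+1$. Let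
$$y=\sum_{i=1}^nN_i^{-1/p}\sum_{k\in G_i}e_k,\qquad w_i=N_i^{-1/p}\sum_{k\in G_i}z_k.$$
The upper estimate for the $N_i$ vectors in $w_i$ gives $\|w_i\|\le C(\|A\|+1)$. The upper estimate for $w_1,\dots,w_n$, which are successive and supported beyond $n$, gives $\|\sum w_i\|\le C^2(\|A\|+1)n^{1/p}$. Since $\|Ay-\sum w_i\|\le\sum_k\|Ae_k-z_k\|\le1$,
$$\|y\|_Y=\|BAy\|\le\|B\|\big(C^2(\|A\|+1)n^{1/p}+1\big). \tag{3}$$

**Step 3 (the functional $f$ has norm at most $2$).** This step bounds $\|y\|_Y$ from below. Let $f_i=N_i^{-1/q}1_{G_i}$ and $f=\sum_{i\le n}f_i$. Then $\|f_i\|_q=1$, $\|f_i\|_s=N_i^{1/s-1/q}=N_i^{-\delta}$, and $f(y)=\sum_iN_i\cdot N_i^{-1/q-1/p}=n$. Let $m\le E_1<\dots<E_m$ be intervals. If $m>\max G_n$, then all $E_jf$ vanish. Otherwise let $i_0$ be minimal with $m\le\max G_{i_0}$. For $i<i_0$ the set $G_i$ lies below $m$, so $E_jf_i=0$ for all $j$. By Minkowski,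
$$\Big(\sum_j\|E_jf\|_s^q\Big)^{1/q}\le\sum_{i\ge i_0}\Big(\sum_j\|E_jf_i\|_s^q\Big)^{1/q}.$$
The term with $i=i_0$ is at most $\|f_{i_0}\|_q=1$. For $i>i_0$ there are $m$ summands, each at most $\|f_i\|_s^q$, so by (2) the term is at most
$$m^{1/q}\|f_i\|_s\le(\max G_{i_0})^{1/q}N_i^{-\delta}\le(\max G_{i-1})^{1/q}N_i^{-\delta}\le2^{-i}.$$
The total is at most $2$. So $\|f\|_*\le2$ and $\|y\|_Y\ge n/2$.

**Step 4 (contradiction).** By (3), $n\le2\|B\|(C^2(\|A\|+1)n^{1/p}+1)$ for every $n$. The constants do not depend on $n$ and $p>1$, so this is impossible. $\blacksquare$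

## A reflexive target with an unconditional basis

**Addendum to Theorem 1.** In Theorem 1, $Y$ can be chosen reflexive with a $1$-unconditional basis.

**Proof.** Fix $v\in(q,\infty)$ and let
$$\|f\|_{**}=\sup\Big\{\Big(\sum_t\|F_tf\|_*^v\Big)^{1/v}:F_1<\dots<F_\tau\text{ intervals}\Big\},$$
and let $\|\cdot\|_{Y_v}$ be the corresponding dual norm on $c_{00}$, with completion $Y_v$.

**Step 1 (the upper estimate survives).** We have $\|\cdot\|_*\le\|\cdot\|_{**}$ (take one interval containing the support) and $\|f\|_{**}\le(\sum_t\|F_tf\|_q^v)^{1/v}\le\|f\|_q$ after taking suprema, because $v\ge q$. So $\|\cdot\|_p\le\|\cdot\|_{Y_v}\le\|\cdot\|_Y$ on $c_{00}$, and the identity defines $T:\ell_r\to Y_v$ with $\|T\|\le1$ and the same upper tree estimate.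

**Step 2 (non-factorization survives).** Step 2 of the previous proof used nothing about $Y$, so a factorization gives (3) with $Y_v$ in place of $Y$. Take the same $f$ and $y$, and intervals $F_1<\dots<F_\tau$. For those $F_t$ that meet at least two of the sets $G_i$, let $i(t)$ be the least index met. If $F_t<F_{t'}$ are two such intervals, $F_t$ meets some $G_{i'}$ with $i'>i(t)$, so $i(t')\ge i'>i(t)$. Hence there are at most $n-1$ of them, and each contributes at most $\|f\|_*^v\le2^v$. For fixed $i$, those meeting only $G_i$ contribute at most $\sum_t\|F_tf_i\|_q^v\le\sum_t\|F_tf_i\|_q^q\le1$. Together $\|f\|_{**}^v\le n(2^v+1)\le n\cdot3^v$, so $\|f\|_{**}\le3n^{1/v}$ and $\|y\|_{Y_v}\ge n^{1-1/v}/3$. Since $1-\frac1v>1-\frac1q=\frac1p$, this contradicts (3) for large $n$.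

**Step 3 (reflexivity).** Let $R$ be the completion of $(c_{00},\|\cdot\|_{**})$. The norm depends only on the moduli of the coordinates and is monotone in them, so $(e_k)$ is a $1$-unconditional basis of $R$. Let $f_1<f_2<\dots$ be finitely many successive blocks. First,
$$\Big\|\sum f_i\Big\|_{**}\ge\Big(\sum\|f_i\|_{**}^v\Big)^{1/v}:$$
choose nearly optimal families of intervals for each $f_i$, intersect them with the interval hull of $\operatorname{supp}f_i$, and unite the families. Second,
$$\Big\|\sum f_i\Big\|_{**}\le\Big(\sum\|f_i\|_{**}^q\Big)^{1/q}.$$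
Indeed, as $q<s$ and the supports are disjoint, $\|E\sum f_i\|_s\le(\sum_i\|Ef_i\|_s^q)^{1/q}$ for every interval $E$. Summing $q$-th powers over admissible families gives $\|F\sum f_i\|_*^q\le\sum_i\|Ff_i\|_*^q$. Minkowski's inequality in $\ell_{v/q}$ then gives
$$\Big(\sum_t\Big\|F_t\sum_i f_i\Big\|_*^v\Big)^{q/v}\le\Big(\sum_t\Big(\sum_i\|F_tf_i\|_*^q\Big)^{v/q}\Big)^{q/v}\le\sum_i\Big(\sum_t\|F_tf_i\|_*^v\Big)^{q/v}\le\sum_i\|f_i\|_{**}^q.$$
By the first inequality the basis is boundedly complete: a divergent series with bounded partial sums would give blocks bounded below in norm with bounded sums, which is impossible as $v<\infty$. By the second it is shrinking: if a functional $g$ satisfied $|g(f_i)|\ge\varepsilon$ on normalized successive blocks, we could rotate them so that $g(f_i)\ge\varepsilon$, and then $n\varepsilon\le\|g\|n^{1/q}$ for all $n$, impossible as $q>1$. By James's theorem $R$ is reflexive. Because the basis is shrinking, the span of the biorthogonal functionals is dense in $R^*$, and $\|\cdot\|_{Y_v}$ is the norm of $R^*$ on it. So $Y_v=R^*$ is reflexive,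 with a $1$-unconditional basis. $\blacksquare$

## Interval trees, the norms $U_\theta$, and a characterization

In the proof of Theorem 1, a factorization through $Z$ gave an upper estimate at two levels, with constant $C^2$. It gives one at every depth $d$, with constant $C^d$. To record all of them at once we need a bookkeeping device.

**Definition 4 (interval trees).** An interval tree $\mathcal T$ is a finite rooted tree whose nodes are intervals, such that the children of each non-leaf node $I$ are intervals $I_1<\dots<I_n$ contained in $I$ with $2\le n\le\min I_1$. The root has depth $0$, and $d(l)$ is the depth of a leaf $l$.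

For example, $[2,9]$ may have the children $[2,4]$ and $[5,9]$, and $[5,9]$ may have the children $\{5\},\{6\},\{7,8\}$. The integer $1$ never belongs to a first child, since that child would have minimum $1<2$. Distinct nodes of equal depth are disjoint, and distinct leaves are disjoint: below their last common ancestor they lie in different children.

**Lemma 2 (restriction).** Let $\mathcal T$ be an interval tree and $J$ an interval that meets at least one leaf. There is an interval tree with all nodes in $J$, whose leaves are the nonempty sets $l\cap J$, with no depth increased.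

**Proof.** Delete every node below which (including itself) there is no leaf meeting $J$, and replace each remaining node by its intersection with $J$. All these sets are nonempty intervals, and each former non-leaf node keeps at least one child. If a node is left with exactly one child, delete the node and put the child in its place. Repeat. The child is contained in the deleted node, so containments and order persist. Minima only increase and numbers of children only decrease, so each node that remains a non-leaf has $n\ge2$ children and $n\le\min I_1$ holds. Depths do not increase. $\blacksquare$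

**Definition 5 (the norms $U_\theta$).** For $0<\theta<1$ and $a,b\in c_{00}$ let
$$\|b\|_\theta=\sup_{\mathcal T}\Big(\sum_l\theta^{qd(l)}\max_{j\in l}|b_j|^q\Big)^{1/q},\qquad\|a\|_{U_\theta}=\sup\Big\{\Big|\sum a_jb_j\Big|:\|b\|_\theta\le1\Big\},$$
where $l$ runs over the leaves of $\mathcal T$.

For example, $\|e_2+e_3\|_\theta=\max(1,2^{1/q}\theta)$: either one leaf contains both coordinates, or both lie in separate leaves, of depth at least $1$. Trees consisting of a root only, and disjointness of leaves, give $\|b\|_\infty\le\|b\|_\theta\le\|b\|_q$, so $\|a\|_\infty\le\|a\|_p\le\|a\|_{U_\theta}$. Both norms are lattice norms. When $\theta$ decreases, $\|b\|_\theta$ decreases and $\|a\|_{U_\theta}$ increases. By Hölder, for any $\mathcal T$, any scalars $\alpha_l$ and any $j_l\in l$,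
$$\Big\|\sum_l\alpha_le_{j_l}\Big\|_{U_\theta}\le\Big(\sum_l\theta^{-pd(l)}|\alpha_l|^p\Big)^{1/p}. \tag{4}$$

**Definition 6.** $T:X\to Y$ satisfies an upper $U_\theta$-tree estimate if for some $C$ every infinite weakly null tree in $S_X$ has a branch with $\|\sum_{i\le N}a_iTx_i\|\le C\|(a_i)_{i\le N}\|_{U_\theta}$ for all $N$ and all scalars.

**Theorem 2.** Let $X$ be separable reflexive with an asymptotic lower-$\ell_p$-tree estimate and $T:X\to Y$ bounded. Equivalent:

(a) $T$ factors through a subspace of a reflexive space with an asymptotic $\ell_p$ FDD;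

(b) $T$ factors through a subspace of a Banach space with an asymptotic upper $\ell_p$ FDD;

(c) $T$ satisfies an upper $U_\theta$-tree estimate for some $\theta\in(0,1)$.

**Corollary.** Let $X$ and $T$ be as in Theorem 2. If, for some $C$, every infinite weakly null tree in $S_X$ has a branch with $\|\sum_{i\le N}a_iTx_i\|\le C\|(a_i)_{i\le N}\|_p$ for all $N$ and all scalars, then $T$ factors through a subspace of a reflexive space with an asymptotic $\ell_p$ FDD.

The corollary follows from $\|a\|_p\le\|a\|_{U_\theta}$. Condition (b) implies the asymptotic upper-$\ell_p$-tree estimate: by Lemma 1 with $L_i=n$ and $\eta_i=2^{-i}$, a tree of height $n$ has a branch with $\|\sum a_iTx_i\|\le\|B\|(C_0(\|A\|+1)+1)\|a\|_p$, where $C_0$ is the upper constant. So for $X$ as in Theorem 2, (c) implies that estimate, and Theorem 1 shows that the converse fails.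

Three published results are used in the proof.

* Zippin (Trans. AMS 310 (1988)): every separable reflexive space embeds in a reflexive space with a basis.
* Gale–Stewart (1953): infinite games with closed winning set for one player are determined.
* Odell–Schlumprecht–Zsák (On the structure of asymptotic $\ell_p$ spaces, Quart. J. Math. 59 (2008)): a separable reflexive asymptotic $\ell_p$ space embeds in a reflexive space with an asymptotic $\ell_p$ FDD. Here a space is asymptotic $\ell_p$ if for some $C$ and all $n$, every weakly null tree of height $n$ in the sphere has a branch $C$-equivalent to the $\ell_p^n$ basis.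

If $\dim X<\infty$, there are no weakly null trees in $S_X$, so (c) is vacuous, and $X$ is a subspace of $X\oplus_p\ell_p$, which is reflexive with an asymptotic $\ell_p$ FDD, so (a) and (b) hold. From now on $\dim X=\infty$. The implication (a)$\Rightarrow$(b) is trivial.

## From a factorization to the iterated estimate: (b) implies (c)

Let $T=BA$, $A:X\to W\subset Z$, with upper constant $C_0\ge2$ for $Z$, and put $\theta=1/C_0$ and $\kappa=\|A\|+1$. Given an infinite weakly null tree in $S_X$, Lemma 1 with $L_i=i$ and $\eta_i=2^{-i}$ gives a branch $(x_i)$ and successive (possibly zero) $z_i\in Z$ with supports beyond $i$, $\|Ax_i-z_i\|\le2^{-i}$ and $\|z_i\|\le\kappa$. We show that the norm of $\sum a_iz_i$ is controlled by $\|a\|_{U_\theta}$, arguing with norming functionals.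

Let $\varphi\in Z^*$, $\|\varphi\|\le1$. For an interval $I$ let $J_I$ be the interval hull of $\bigcup_{i\in I}\operatorname{supp}z_i$ and $\varrho(I)$ the norm of $\varphi$ on the span of the summands in $J_I$ ($\varrho(I)=0$ if $J_I=\emptyset$). Let $I_1<\dots<I_n$ be contained in $I$ with $n\le\min I_1$. The nonempty sets among the $J_{I_t}$ are successive, contained in $J_I$ and supported beyond $n$. So if $w_t$ is supported in $J_{I_t}$ and $\sum\|w_t\|^p\le1$, then $\|\sum w_t\|\le C_0$ and $|\varphi(\sum w_t)|\le C_0\varrho(I)$. Taking the supremum over the $w_t$ gives $(\sum_t\varrho(I_t)^q)^{1/q}\le C_0\varrho(I)$, that is, $\theta^q\sum_t\varrho(I_t)^q\le\varrho(I)^q$. By induction on the tree, $\sum_l\theta^{qd(l)}\varrho(l)^q\le\varrho(\text{root})^q\le1$ for every interval tree. Since $|\varphi(z_i)|\le\kappa\varrho(l)$ for $i\in l$, we get $\|(\varphi(z_i))_{i\le N}\|_\theta\le\kappa$ for all $N$. Taking the supremum over $\varphi$, $\|\sum_{i\le N}a_iz_i\|\le\kappa\|a\|_{U_\theta}$, and finally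
$$\Big\|\sum_{i\le N}a_iTx_i\Big\|\le\|B\|\big(\kappa\|a\|_{U_\theta}+\|a\|_\infty\big)\le\|B\|(\kappa+1)\|a\|_{U_\theta}.\qquad\blacksquare$$

## From the iterated estimate to a factorization: (c) implies (a)

The plan is as follows. Write $X$ as a quotient, $Q:V\to X$, of a reflexive $V$ with a basis. On the finitely supported vectors of $V$ introduce a norm $\Lambda$, built from interval trees, which has the lower half of the asymptotic $\ell_p$ property by construction. The lower estimate of $X$ guarantees that $Q$ is still onto for $\Lambda$. Doing the same to functionals produces a smaller norm $|\cdot|$ with both halves, and (c) guarantees that $TQ$ is still bounded for $|\cdot|$. Then divide by the kernel.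

Let $C\ge1$ be a constant for the lower estimate of $X$ and for (c), the latter with $\theta_0$ (hence, with the same $C$, for all $\theta\le\theta_0$).

### The quotient map and the norm $\rho$

**Step 0 (setup).** This step provides coordinates. The space $X^*$ is separable and reflexive, so by Zippin it embeds in a reflexive space $U$ with a basis. The adjoint of the embedding maps $V=U^*$ onto $X^{**}=X$. The space $V$ is reflexive with a basis (the biorthogonal functionals), which becomes bimonotone under the equivalent norm given by the supremum of the norms of all interval projections. So, by the open mapping theorem, there are $\lambda\ge1$ and a surjection $Q:V\to X$ with $\|Q\|\le\lambda$ such that each $x$ has a lift $v$, $Qv=x$, with $\|v\|\le\lambda\|x\|$. Let $(x_i^*)$ be dense in $X^*$. The basis of $V$ is shrinking, so the norms of $Q^*x_i^*$ on tails tend to $0$. Grouping the basis into consecutive blocks such that, for $i\le j$, $Q^*x_i^*$ has norm at most $2^{-j}$ beyond the $j$-th block, we get an FDD $(F_j)$ with $\sum_j\|Q^*x_i^*|_{F_j}\|<\infty$ for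 every $i$. Let $V_{00}$ be the set of finite sums from the $F_j$, $R_I$ the interval projections (of $V$-norm at most $1$), and
$$\rho(v)=\max\Big\{\sup_I\|QR_Iv\|_X,\ \sup_j\|R_{\{j\}}v\|_V\Big\},\qquad v\in V_{00},$$
with $I$, $j$ relative to $(F_j)$. This is a norm, $\|Qv\|\le\rho(v)$, and $\rho(R_Iv)\le\rho(v)$.

**Lemma 3.** If $v_k\in V_{00}$, $\min\operatorname{supp}v_k\to\infty$, and $\sup_k\rho(v_k)<\infty$ or $\sup_k\|v_k\|_V<\infty$, then $Qv_k\to0$ weakly.

**Proof.** In the first case $(Qv_k)$ is bounded and $|x_i^*(Qv_k)|\le\sup_k\rho(v_k)\sum_{j\ge\min\operatorname{supp}v_k}\|Q^*x_i^*|_{F_j}\|\to0$ for each $i$. Density of $(x_i^*)$ finishes this case. In the second case $(v_k)$ is weakly null because the basis is shrinking. $\blacksquare$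

**Step 1 (trees in balls).** The hypotheses concern unit vectors, but the games below produce vectors of varying norm. This step bridges the gap.

(i) Every infinite weakly null tree in $B_X$ has a branch with $\|\sum_{i\le N}a_iTx_i\|\le C_1\|a\|_{U_{\theta_0}}$ for all $N$, $a$, where $C_1=C+\|T\|$.

(ii) For $\varepsilon>0$, every weakly null tree of height $N$ in a ball of $X$ has a branch with $(\sum\|x_i\|^p)^{1/p}\le C\|\sum x_i\|+\varepsilon$.

Fix a normalized weakly null sequence $(h_m)$ in $X$. One exists, since a normalized basic sequence in a reflexive space is weakly null. For (i) let $\alpha=(m_1,\dots,m_k)$. Call $\alpha$ good if $\|x_\alpha\|\ge2^{-k}$, and put $y_\alpha=x_\alpha/\|x_\alpha\|$ if $\alpha$ is good, $y_\alpha=h_{m_k}$ otherwise. On the successors of a node the norms of the good vectors are bounded below, so $(y_\alpha)$ is a weakly null tree in $S_X$. Take its branch from (c). In $\sum a_iTx_i$ the good part is $\sum_{\text{good}}a_i\|x_i\|Ty_i$, of norm at most $C\|a\|_{U_{\theta_0}}$ because $\|x_i\|\le1$ and the norm is a lattice norm. The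 rest is at most $\|T\|\sum2^{-i}|a_i|\le\|T\|\|a\|_\infty$.

For (ii) call a node good if its norm is at least $\varepsilon'=\varepsilon/(N(C+1))$, define $y_\alpha$ in the same way, and take a branch of $(y_\alpha)$ from the lower estimate. Then
$$\Big(\sum_{\text{good}}\|x_i\|^p\Big)^{1/p}\le C\Big\|\sum_{\text{good}}x_i\Big\|\le C\Big\|\sum x_i\Big\|+CN\varepsilon',$$
and the bad vectors add at most $N\varepsilon'$ on the left. The sum of the errors is $\varepsilon$.

### Games and a first blocking

**Step 2 (a blocking $(G_t)$ on which all skipped sequences are good).** Trees only promise one good branch. Games convert this into a statement about all sequences with gaps. For $0=g_0<g_1<\dots$ let $G_t=\bigoplus_{g_{t-1}<j\le g_t}F_j$. Call $w_1,\dots,w_N\in V_{00}$ skipped in the intervals $J_1,\dots,J_N$ if $\operatorname{supp}_Gw_i\subset J_i$ and $\max J_i+1<\min J_{i+1}$. We claim that $(g_t)$ can be chosen with the following three properties.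

(L0) If $w_1,w_2\in V_{00}$, $\|w_1\|_V,\|w_2\|_V\le2\lambda$, $\operatorname{supp}_Gw_1\subset[1,b-1]$ and $\operatorname{supp}_Gw_2\subset[b+1,\infty)$, then $\|Qw_1\|\le\|Q(w_1+w_2)\|+2^{-b}$, and hence $\|Qw_2\|\le2\|Q(w_1+w_2)\|+2^{-b}$.

(L) If $s\ge2$, $N\le3s$, $w_1,\dots,w_N$ are skipped in $J_1,\dots,J_N$, $\|w_i\|_V\le2\lambda$ and $\min J_1\ge s$, then $(\sum\|Qw_i\|^p)^{1/p}\le C\|\sum Qw_i\|+2^{-s}$.

(U) If $w_1,\dots,w_N$ are skipped in $J_1,\dots,J_N$, $\rho(w_i)\le1$ and $\min J_1\ge2$, then $\|\sum\alpha_iTQw_i\|\le C_2\|\sum\alpha_ie_{\min J_i}\|_{U_{\theta_0}}$ with $C_2=C_1+\|T\|$.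

**Step 2a (winning strategies).** In the game $\Gamma$, player S picks $k_1\in\mathbb N$, player P picks $w_1\in V_{00}$ with $\rho(w_1)\le1$ and $F$-support in $(k_1,\infty)$, S picks $k_2>k_1$, P picks $w_2\in V_{00}$ with $\rho(w_2)\le1$ and $F$-support in $(k_2,\infty)$, and so on. S wins if $\|\sum_{i\le N}a_iTQw_i\|\le C_1\|a\|_{U_{\theta_0}}$ for all $N$ and $a$. If S loses, this is visible after finitely many moves, so S's winning set is closed. By Gale–Stewart one of the players has a winning strategy. If it were P, the answers of that strategy to $k_1<\dots<k_i$ would define $x_{(k_1,\dots,k_i)}=Qw_i\in B_X$. By Lemma 3 this is an infinite weakly null tree, and none of its branches would satisfy (i) of Step 1, a contradiction. So S has a winning strategy $\sigma$, which we regard as a function $k_{i+1}=\sigma(w_1,\dots,w_i)$ of P's past moves. A sequence $(w_l)$ is called legal if each $w_l$ is an allowed answer when S follows $\sigma$. The vector $0$ is always allowed.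

Likewise, for each $s$ let $\Gamma_s$ be the game of length $3s$ in which P's vectors must satisfy $\|w_i\|_V\le2\lambda$ and S wins if $(\sum\|Qw_i\|^p)^{1/p}\le C\|\sum Qw_i\|+2^{-s-1}$. A winning strategy of P would give a weakly null tree of height $3s$ in a ball of $X$ contradicting (ii) of Step 1 with $\varepsilon=2^{-s-1}$. So S has a winning strategy $\sigma_s$.

**Step 2b (choice of $g_t$).** To make the strategies depend on finitely many moves we use nets. For each finite $F$-interval and each $i$ fix a finite net of $\{\rho\le1\}$ (within the span of that interval) with $\rho$-fineness $2^{-i}$, and for each $s$ a finite net of $\{\|\cdot\|_V\le2\lambda\}$ with fineness $\eta_s$, where $3s\lambda\eta_s(C+1)\le2^{-s-1}$. Given $g_0<\dots<g_{t-1}$ choose $g_t>g_{t-1}$ such that: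

($\alpha$) $g_t\ge\sigma(w_1,\dots,w_i)$ for all $0\le i\le t$ and all legal sequences whose $l$-th term is $0$ or in the $2^{-l}$-net of some $(g_a,g_b]$ with $b\le t-1$;

($\beta$) $g_t\ge\sigma_s(w_1,\dots,w_i)$ for all $s\le t+1$, $0\le i<3s$ and all legal sequences with terms $0$ or in the $\eta_s$-net of some $(g_a,g_b]$ with $b\le t-1$;

($\gamma$) $\|Qw_1\|\le\|Q(w_1+w_2)\|+2^{-t}$ whenever $w_1,w_2\in V_{00}$, $\|w_i\|_V\le2\lambda$, $\operatorname{supp}_Fw_1\subset[1,g_{t-1}]$ and $\operatorname{supp}_Fw_2\subset(g_t,\infty)$.

The first two impose finitely many conditions. If ($\gamma$) could not be achieved, there would be, for all large $k$, vectors $w_1^k$ in a fixed compact set, converging along a subsequence to some $w_1$, and $w_2^k$ supported beyond $k$, with $\|Qw_1^k\|>\|Q(w_1^k+w_2^k)\|+2^{-t}$. By Lemma 3, $Q(w_1^k+w_2^k)\to Qw_1$ weakly along the subsequence, so $\liminf\|Q(w_1^k+w_2^k)\|\ge\|Qw_1\|$, a contradiction.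

**Step 2c (verification).** (L0) is ($\gamma$) with $t=b$, and its second half is the triangle inequality.

For (U) let $J_i=[a_i,b_i]$ and let $w_i'$ be a point of the $2^{-a_i}$-net of $(g_{a_i-1},g_{b_i}]$ with $\rho(w_i-w_i')\le2^{-a_i}$. Let P play $w_i'$ at position $a_i$ and $0$ at all other positions, against $\sigma$. We check that this is legal. Before position $a_i$ there were $a_i-1$ moves, each $0$ or a net point of an interval ending at some $g_b$ with $b\le b_{i-1}\le a_i-2$. By ($\alpha$) with $t=a_i-1\ge1$, S's move at position $a_i$ is at most $g_{a_i-1}$, so $w_i'$ is allowed. As $\sigma$ wins, $\|\sum\alpha_iTQw_i'\|\le C_1\|\sum\alpha_ie_{a_i}\|_{U_{\theta_0}}$. Replacing $w_i'$ by $w_i$ costs at most $\|T\|\sum2^{-a_i}|\alpha_i|\le\|T\|\max|\alpha_i|\le\|T\|\,\|\sum\alpha_ie_{a_i}\|_{U_{\theta_0}}$.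

For (L) let $w_i'$ be a point of the $\eta_s$-net of $(g_{a_i-1},g_{b_i}]$ within $\eta_s$ of $w_i$, and let P play $w_1',\dots,w_N'$ at positions $1,\dots,N$ of $\Gamma_s$, then zeros. At position $i$ the earlier moves are net points of intervals ending at $g_b$, $b\le a_i-2$, and $s\le a_1\le a_i$. So ($\beta$) with $t=a_i-1\ge1$ shows that S's move is at most $g_{a_i-1}$ and $w_i'$ is allowed. Hence $(\sum\|Qw_i'\|^p)^{1/p}\le C\|\sum Qw_i'\|+2^{-s-1}$, and passing to the $w_i$ costs at most $(C+1)3s\lambda\eta_s\le2^{-s-1}$.

### A second blocking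

**Step 3 (gaps and local lifts).** Two more facts are needed: every vector of $V$ nearly vanishes on some $G_t$ in each stretch, so that it can be cut into skipped pieces, and each piece can be replaced by a lift with almost the same support whose $V$-norm is controlled by the norm of its image in $X$. Let $\varepsilon_j=2^{-j-3}/(\lambda+1)$, so $(\lambda+1)\sum_{j\ge1}\varepsilon_j=\frac18$. Supports and $R$ are relative to $(G_t)$ here. We choose $0=N_0<N_1<\dots$ ($N_i:=0$ for $i<0$) such that for all $j\ge1$:

(D1) for every $v\in V$ with $\|v\|\le\lambda$ there is $t$ with $N_{j-1}<t<N_j$ and $\|R_{\{t\}}v\|<\varepsilon_j$;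

(D2) if $\|w\|_V\le2\lambda$, $\operatorname{supp}_Gw\subset(N_{j-2},N_j]$ and $\|Qw\|\ge\varepsilon_j$, there is $v'\in V_{00}$ with $\operatorname{supp}_Gv'\subset(N_{j-3},N_{j+1}]$, $\|v'\|_V\le3\lambda\|Qw\|$ and $\|Qv'-Qw\|\le\varepsilon_j$.

(D1) holds if $N_j$ is large depending on $N_{j-1}$. Otherwise there are counterexamples $v_N$ for all large $N$. A weak limit $v$ of a subsequence would satisfy $\|R_{\{t\}}v\|\ge\varepsilon_j$ for all $t>N_{j-1}$, since $R_{\{t\}}$ has finite rank, but $R_{\{t\}}v\to0$.

For (D2) first consider the left end. We claim: given $N_{i-1}$, if $N_i$ is large, then every $w\in V_{00}$ with $\|w\|_V\le2\lambda$, support in $(N_i,\infty)$ and $\|Qw\|\ge\varepsilon_{i+2}$ has the property that $Qw$ has a lift $\tilde v$ with $\|\tilde v\|\le2\lambda\|Qw\|$ and $\|R_{[1,N_{i-1}]}\tilde v\|\le\varepsilon_{i+2}/(4\lambda)$. Otherwise there are counterexamples $w_k$ supported beyond $k$. By Lemma 3 and $\|Qw_k\|\ge\varepsilon_{i+2}$, the vectors $Qw_k/\|Qw_k\|$ are weakly null. They have lifts $v_k$ with $\|v_k\|\le\lambda$, and along a subsequence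 $v_k\to v_\infty$ weakly, with $Qv_\infty=0$. Then $\|Qw_k\|(v_k-v_\infty)$ is a lift of $Qw_k$ of norm at most $2\lambda\|Qw_k\|$, and its projection by $R_{[1,N_{i-1}]}$ tends to $0$ in norm because $\|Qw_k\|\le2\lambda^2$ and the projection has finite rank. This contradicts the choice of $w_k$ for large $k$.

Now the right end. The set $\mathcal K_j$ of all $w$ admitted in (D2) is compact. Take a finite $\varepsilon_j/(2\lambda)$-net $(w^i)$ of it inside it, with lifts $\tilde v^i$ of $Qw^i$ of norm at most $2\lambda\|Qw^i\|$ and, for $j\ge3$, with left part $\|R_{[1,N_{j-3}]}\tilde v^i\|\le\varepsilon_j/(4\lambda)$, by the claim for index $j-2$. (For $j\le2$ there is no left condition.) Choose $N_{j+1}$ with $\|R_{(N_{j+1},\infty)}\tilde v^i\|\le\varepsilon_j/(4\lambda)$ for all $i$. For $w\in\mathcal K_j$ take $w^i$ within $\varepsilon_j/(2\lambda)$ and $v'=R_{(N_{j-3},N_{j+1}]}\tilde v^i$. Then $\|Qv'-Qw\|\le\lambda\cdot2\cdot\frac{\varepsilon_j}{4\lambda}+\frac{\varepsilon_j}2=\varepsilon_j$ and $\|v'\|\le2\lambda(\|Qw\|+\frac{\varepsilon_j}2)\le3\lambda\|Qw\|$. All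 requirements say that $N_j$ is large depending on earlier choices, so the $N_j$ can be chosen inductively.

Let $D_j=\bigoplus_{N_{j-1}<t\le N_j}G_t$. From now on $R_E$, for $E$ an interval of $D$-indices, projects onto $\bigoplus_{j\in E}D_j$. Supports relative to $G$ or $D$ are marked.

### A norm with lower estimates for which $Q$ stays onto

**Step 4 (the norm $\Lambda$).** Let $C_3=16C+32$ and fix $0<\theta\le\min(\theta_0,\frac1{2C_3})$. For $v\in V_{00}$ let
$$\Lambda(v)=\sup_{\mathcal T}\Big(\sum_l\theta^{pd(l)}\rho(R_lv)^p\Big)^{1/p}.$$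
It is finite, because the leaves are disjoint, so only finitely many meet the support of $v$, in a number bounded independently of $\mathcal T$. It is a norm with $\|Qv\|\le\rho(v)\le\Lambda(v)$. Moreover
$$\Lambda(R_Jv)\le\Lambda(v),\qquad\theta\Big(\sum_{i=1}^n\Lambda(R_{J_i}v)^p\Big)^{1/p}\le\Lambda(v)\quad(n\le J_1<\dots<J_n). \tag{5}$$
The first part is Lemma 2: restricting a tree to $J$ turns the leaves into $l\cap J$ and does not decrease the weights, and $R_lR_J=R_{l\cap J}$. For the second, $n=1$ is the first part. For $n\ge2$ take a nearly optimal tree for each $R_{J_i}v$ (the single node $J_i$ if $R_{J_i}v=0$), restricted to $J_i$, and put the $n$ trees under the common root given by the interval hull of $J_1\cup\dots\cup J_n$. The minimum of the first child is at least $n$, and all depths grow by one.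

**Lemma 4.** There is $K$ such that for each $x\in B_X$ there is $v'\in V_{00}$ with $\|x-Qv'\|\le\frac12$ and $\Lambda(v')\le K$.

**Proof.** This is where the lower estimate of $X$ is used. We first cut a lift of $x$ into skipped pieces and replace each piece by a local lift.

Let $Qv=x$, $\|v\|\le\lambda$. Take $t_j\in(N_{j-1},N_j)$ from (D1), so $\|R^G_{\{t_j\}}v\|<\varepsilon_j$, and $t_0=0$. Note $t_j\ge j$ since $N_{j-1}\ge j-1$. Choose $M$ with $\|v-R^G_{[1,t_M]}v\|\le1/(8\lambda)$. For $j\le M$ let $v_j$ be the part of $v$ on the $G$-indices strictly between $t_{j-1}$ and $t_j$. Let $v_j=0$ for $j>M$. Put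
$$x_j=Qv_j,\qquad w_{[c,d]}=\sum_{c\le j\le d}v_j,\qquad y_{[c,d]}=Qw_{[c,d]}.$$
Then $\|w_{[c,d]}\|\le\lambda+\sum\varepsilon_j\le2\lambda$, and $\|x-\sum x_j\|\le\lambda\cdot\frac1{8\lambda}+\lambda\sum\varepsilon_j\le\frac14$. Since $\operatorname{supp}_Gv_j\subset(N_{j-2},N_j]$, (D2) gives $v_j'$ if $j\le M$ and $\|x_j\|\ge\varepsilon_j$. Otherwise put $v_j'=0$. In all cases
$$\|v_j'\|_V\le3\lambda\|x_j\|,\qquad\|Qv_j'-x_j\|\le\varepsilon_j,\qquad\operatorname{supp}_Dv_j'\subset[j-2,j+1].$$
Let $v'=\sum_{j\le M}v_j'$. Then $\|x-Qv'\|\le\frac14+\frac18\le\frac12$. It remains to bound $\Lambda(v')$ independently of $x$ and $M$.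

For an interval $I=[a,b]$ let $I^+=[\max(a-1,1),b+2]$ and $y_I^+=y_{I^+}$.

**Step 4.1 (subintervals).** This step bounds pieces by the whole: if $[c,d]\subset I^+$, then
$$\|y_{[c,d]}\|\le2\|y_I^+\|+2^{3-a}. \tag{6}$$
Write $I^+=[\alpha,\beta]$. If $c>\alpha$, the vectors $w_{[\alpha,c-1]}$ and $w_{[c,\beta]}$ are separated by the $G$-index $t_{c-1}\ge c-1\ge\alpha\ge a-1$, so (L0) gives $\|y_{[c,\beta]}\|\le2\|y_I^+\|+2^{1-a}$. If $d<\beta$, then $w_{[c,d]}$ and $w_{[d+1,\beta]}$ are separated by $t_d\ge d\ge a-1$, so $\|y_{[c,d]}\|\le\|y_{[c,\beta]}\|+2^{1-a}$. Together the error is at most $2^{2-a}$.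

**Step 4.2 (leaves).** This step bounds the quantities in the definition of $\Lambda(v')$: for $I=[a,b]$,
$$\rho(R_Iv')\le K_1(\|y_I^+\|+2^{-a}),\qquad K_1=201\lambda^2. \tag{7}$$
It suffices to consider $F$-intervals $I'$ inside $I$, meeting exactly $D_{a'},\dots,D_{b'}$, where $a\le a'\le b'\le b$. Only the $v_j'$ with $j\in[a'-1,b'+2]$ can meet $I'$, and these $j$ lie in $I^+$. Those with $j\in[a'+3,b'-2]$ lie completely inside $I'$, because then $[j-2,j+1]\subset[a'+1,b'-1]$. At most $8$ others remain (if $[a'+3,b'-2]$ is empty, then $b'\le a'+4$ and $[a'-1,b'+2]$ has at most $8$ elements). Hence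
$$\|QR_{I'}v'\|\le\|y_{[a'+3,b'-2]}\|+\sum_{j\ge a}\varepsilon_j+8\cdot3\lambda^2\max_{j\in I^+}\|x_j\|,$$
with the first term read as $0$ if the range is empty. Similarly, each $F_i$ in $D_k$, $k\in I$, meets only the $v_j'$ with $j\in[k-1,k+2]$, so $\|R_{F_i}v'\|_V\le4\cdot3\lambda\max_{j\in I^+}\|x_j\|$. By (6), applied also to $x_j=y_{[j,j]}$, both are at most $(1+24\lambda^2)(2\|y_I^+\|+2^{3-a})+2^{-a}\le K_1(\|y_I^+\|+2^{-a})$, since $8(1+24\lambda^2)+1\le201\lambda^2$.

**Step 4.3 (one level of a tree).** This is the use of (L): if $I_1<\dots<I_n\subset I=[a,b]$ with $2\le n\le a_1:=\min I_1$, then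
$$\Big(\sum_{i=1}^n\|y_{I_i}^+\|^p\Big)^{1/p}\le C_3(\|y_I^+\|+2^{-a_1}). \tag{8}$$
If $a_1=2$, then $n=2$ and $a\le2$. As $I_i^+\subset I^+$, (6) bounds each term by $2\|y_I^+\|+4$, so the left side is at most $4\|y_I^+\|+8\le C_3(\|y_I^+\|+2^{-2})$, because $C_3\ge48$.

Let $a_1\ge3$ and $e=b+2$. If $a_1-1=\min I^+$, then $y_{[a_1-1,e]}=y_I^+$. Otherwise (L0), cutting at $t_{a_1-2}\ge a_1-2$, applies. In both cases
$$\|y_{[a_1-1,e]}\|\le2\|y_I^+\|+4\cdot2^{-a_1}.$$
Consider the $i$ in a fixed residue class modulo $4$. Three intervals lie between $I_i$ and $I_{i+4}$, so $\min I_{i+4}\ge\max I_i+4$ and $\min I_{i+4}^+\ge\max I_i+3>\max I_i^+$. Thus the $I_i^+$ of the class are disjoint, successive, and contained in $[a_1-1,e]$. Together with the complementary intervals they partition $[a_1-1,e]$ into at most $2\lceil n/4\rceil+1\le3(n-1)\le3(a_1-1)$ intervals (check $n=2$: $3\le3$; for $n\ge3$, $2\lceil n/4\rceil+1\le\frac n2+\frac52\le3n-3$). The vectors $w_{[c,d]}$ belonging to the pieces of the partition have $V$-norm at most $2\lambda$. They are skipped, since $w_{[c,d]}$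 lives on $G$-indices in $[t_{c-1}+1,t_d-1]$ and the next piece starts at $t_d+1$ (zero vectors are discarded). They start at $G$-index at least $t_{a_1-2}+1\ge a_1-1\ge2$. So (L) with $s=a_1-1$ shows that the $\ell_p$-sum of the norms $\|y_{I_i}^+\|$ over the class is at most $C\|y_{[a_1-1,e]}\|+2^{1-a_1}$. Adding the four classes gives at most $8C\|y_I^+\|+(16C+8)2^{-a_1}$, which proves (8).

**Step 4.4 (all levels).** Now sum over an interval tree $\mathcal T$. Let $S_d=(\sum\|y_I^+\|^p)^{1/p}$, over nodes $I$ of depth $d$. Nodes of depth $d$ are disjoint, so the numbers $a_1$ belonging to different non-leaf nodes of depth $d$ are different. By (8) and Minkowski, $S_{d+1}\le C_3(S_d+\sum_{k\ge1}2^{-k})=C_3(S_d+1)$. As $S_0\le\lambda\cdot2\lambda$ and $C_3\ge2$, we get $S_{d+1}+2\le C_3(S_d+2)$, so $S_d\le C_3^d(2\lambda^2+2)$. By (7) and Minkowski again,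
$$\Big(\sum_{d(l)=d}\rho(R_lv')^p\Big)^{1/p}\le K_1(S_d+1)\le K_1C_3^d(2\lambda^2+3).$$
Since $\theta C_3\le\frac12$, $\sum_l\theta^{pd(l)}\rho(R_lv')^p\le\sum_d2^{-pd}(K_1(2\lambda^2+3))^p\le2(K_1(2\lambda^2+3))^p$. So $K=2K_1(2\lambda^2+3)$ works. $\blacksquare$

Let $V_\Lambda$ be the completion of $(V_{00},\Lambda)$. Then $Q$ extends to $V_\Lambda$, and by successive approximation with Lemma 4 every $x\in X$ has $v\in V_\Lambda$ with $Qv=x$ and $\Lambda(v)\le2K\|x\|$.

### Adding the upper estimates by duality

**Step 5 (the norm $|\cdot|$).** The norm $\Lambda$ has the lower half of the asymptotic $\ell_p$ property. Performing the same construction on functionals, with $q$, yields the upper half, and we check that the lower half is not destroyed. For finitely ($D$-)supported functionals $f$ on $V_{00}$ let $\Lambda^*(f)=\sup\{|f(v)|:\Lambda(v)\le1\}$,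
$$|f|_*=\sup_{\mathcal T}\Big(\sum_l\theta^{qd(l)}\Lambda^*(f\circ R_l)^q\Big)^{1/q},\qquad|v|=\sup\{|f(v)|:|f|_*\le1\}.$$
All quantities are finite, and $|\cdot|$ is a norm on $V_{00}$, since finitely supported functionals separate points. As $|f|_*\ge\Lambda^*(f)$, we have $|v|\le\Lambda(v)$. Exactly as for (5), for any finitely supported $f$,
$$|f\circ R_J|_*\le|f|_*,\qquad\theta\Big(\sum_{i=1}^n|f\circ R_{J_i}|_*^q\Big)^{1/q}\le|f|_*\quad(n\le J_1<\dots<J_n). \tag{9}$$
Next let $g_1<\dots<g_n$ with $n\le\min\operatorname{supp}g_1$ and hulls $J_i$. By Hölder and (5), $|\sum g_i(v)|\le\sum\Lambda^*(g_i)\Lambda(R_{J_i}v)\le\theta^{-1}(\sum\Lambda^*(g_i)^q)^{1/q}\Lambda(v)$, so $\Lambda^*(\sum g_i)\le\theta^{-1}(\sum\Lambda^*(g_i)^q)^{1/q}$. Zero terms may be dropped. Let $f=\sum f_i$ with $f_1<\dots<f_n$ and $n\le\min\operatorname{supp}f_1$. Applying this to $g_i=f_i\circ R_l$ and summing over the leaves of any $\mathcal T$,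
$$\sum_l\theta^{qd(l)}\Lambda^*(f\circ R_l)^q\le\theta^{-q}\sum_i\sum_l\theta^{qd(l)}\Lambda^*(f_i\circ R_l)^q\le\theta^{-q}\sum_i|f_i|_*^q,$$
that is,
$$\Big|\sum f_i\Big|_*\le\theta^{-1}\Big(\sum|f_i|_*^q\Big)^{1/q}. \tag{10}$$
Now let $v_1<\dots<v_n$ be blocks with $\min\operatorname{supp}_Dv_1\ge n$ and hulls $J_i$. By (9) and Hölder, $|f(\sum v_i)|\le\sum|f\circ R_{J_i}|_*|v_i|\le\theta^{-1}|f|_*(\sum|v_i|^p)^{1/p}$, so $|\sum v_i|\le\theta^{-1}(\sum|v_i|^p)^{1/p}$. For the converse take $f_i$ supported in $J_i$ (replace $f_i$ by $f_i\circ R_{J_i}$, using (9)) with $|f_i|_*\le1$ and $f_i(v_i)$ positive and close to $|v_i|$, and $c_i\ge0$ with $\sum c_i^q=1$ and $\sum c_i|v_i|=(\sum|v_i|^p)^{1/p}$. By (10), $|\sum c_if_i|_*\le\theta^{-1}$, so $|\sum v_i|\ge\theta(\sum|v_i|^p)^{1/p}$. Also $|R_Jv|\le|v|$ by (9). Hence $(D_j)$ is a bimonotone asymptotic $\ell_p$ FDD, with constant $1/\theta$, of the completion $V'$ of $(V_{00},|\cdot|)$.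

This FDD is shrinking: if a functional were at least $\varepsilon>0$ on each member of a block sequence in the unit ball, then on the sum of $n$ of these blocks beyond $n$ it would be at least $n\varepsilon$, while the norm of that sum is at most $\theta^{-1}n^{1/p}$. It is boundedly complete: a divergent series with bounded partial sums would give blocks of norm at least $\varepsilon$ whose sums are bounded, while $n$ of them beyond $n$ have a sum of norm at least $\theta\varepsilon n^{1/p}$. By James's theorem $V'$ is reflexive. Finally, on functionals supported in $[1,m]$ the norm of $V'^*$ is $|\cdot|_*$. Indeed, by (9) the norm $|v|$ of a vector supported in $[1,m]$ is computed with functionals supported in $[1,m]$, so it is the dual norm of $|\cdot|_*$ in finite dimension, and we use biduality and $|R_{[1,m]}v|\le|v|$. So (10) says that the dual FDD of $V'^*$ is asymptotic upper $\ell_q$ with constant $1/\theta$.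

**Step 6 ($TQ$ is bounded on $(V_{00},|\cdot|)$).** This is where (c) enters, through (U). Let $y^*\in B_{Y^*}$, $M\in\mathbb N$ and $f=y^*\circ TQ\circ R_{[1,M]}$. It suffices to bound $|f|_*$ independently of $M$ and $y^*$, since $|y^*TQv|=|f(v)|\le|f|_*|v|$ for $v$ supported in $[1,M]$. Let $\mathcal T$ be an interval tree and $0<\delta<1$. For each leaf $l$ meeting $[1,M]$ pick $v_l$ supported in $l\cap[1,M]$ with $\Lambda(v_l)\le1$ and $y^*TQv_l\ge(1-\delta)\Lambda^*(f\circ R_l)$. This is possible since $\Lambda(R_Jv)\le\Lambda(v)$. For $c_l\ge0$ with $\sum c_l^p\le1$ put $\alpha_l=c_l\theta^{d(l)}$. Then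
$$(1-\delta)\sum_lc_l\theta^{d(l)}\Lambda^*(f\circ R_l)\le\Big\|\sum_l\alpha_lTQv_l\Big\|.$$
At most one leaf has $\min l=1$. It contributes at most $\|T\|$, since $\|Qv_l\|\le\Lambda(v_l)\le1$. Enumerate the other leaves in increasing order and split them into the odd- and the even-numbered ones. Between two leaves of one class lies another leaf, hence a whole $D_j$, hence a $G$-index. So the $v_l$ of one class are skipped with respect to $G$. Also $\rho(v_l)\le\Lambda(v_l)\le1$. Put $\pi(j)=N_{j-1}+1\ge j$, the first $G$-index in $D_j$. The $G$-interval of $l$ starts at $\pi(\min l)\ge2$. By (U) and $\theta\le\theta_0$, each class contributes at most $C_2\|\sum\alpha_le_{\pi(\min l)}\|_{U_\theta}$, the sum being over the class. Replace each node $I$ of $\mathcal T$ by $[\pi(\min I),\pi(\max I)]$. As $\pi$ is strictly increasing with $\pi(j)\ge j$, this is an interval tree with the same depths, and the leaf coming from $l$ contains $\pi(\min l)$. So (4) bounds the contribution of a class by $C_2(\sum\theta^{-pd(l)}\alpha_l^p)^{1/p}\le C_2(\sum c_l^p)^{1/p}\le C_2$. Taking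 suprema over $c$ and $\mathcal T$ and letting $\delta\to0$, $|f|_*\le2C_2+\|T\|$. So $TQ$ extends to an operator $\tilde B:V'\to Y$.

### The quotient through which $T$ factors

**Step 7 (the space $W$).** This step produces the factorization. Let $\iota:V_\Lambda\to V'$ be the extension of the identity, $\|\iota\|\le1$. Then $\tilde B\iota=TQ$ on $V_\Lambda$. Let $\mathcal N$ be the closure in $V'$ of $\iota(\ker Q)$, where $\ker Q\subset V_\Lambda$, and let $W=V'/\mathcal N$ with quotient map $\pi_W$. Define $A:X\to W$ by $Ax=\pi_W\iota v$ for any $v\in V_\Lambda$ with $Qv=x$. It is well defined, since two choices of $v$ differ by an element of $\ker Q$, and $\|A\|\le2K$. The operator $\tilde B$ vanishes on $\iota(\ker Q)$, hence on $\mathcal N$, and induces $B:W\to Y$ with $BAx=\tilde B\iota v=TQv=Tx$. The space $W$ is separable and reflexive. If $\dim W<\infty$, it embeds in $\ell_p$ and (a) holds. Assume $\dim W=\infty$.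

**Step 8 ($W$ is asymptotic $\ell_p$).** This step prepares the embedding theorem. Let $(w_\alpha)$ be a weakly null tree of height $n$ in $S_W$. For each $\alpha$ pick a lift $h_\alpha\in V'$ with $|h_\alpha|\le2$ and a norming functional $\varphi_\alpha\in S_{W^*}$, $\varphi_\alpha(w_\alpha)=1$. Recall $W^*=\mathcal N^\perp\subset V'^*$ isometrically. For each $\beta$ of length less than $n$ (including $\emptyset$) there is a subsequence of the $m$'s along which $h_{(\beta,m)}\to h^\beta$ and $\varphi_{(\beta,m)}\to\varphi^\beta$ weakly. Since $w_{(\beta,m)}\to0$ weakly, $\pi_Wh^\beta=0$, so $h^\beta\in\mathcal N$. Hence $\bar h_{(\beta,m)}=h_{(\beta,m)}-h^\beta$ is still a lift of $w_{(\beta,m)}$, with norm at most $4$, and $\psi_{(\beta,m)}=\varphi_{(\beta,m)}-\varphi^\beta\in W^*$ has norm at most $2$. Along the subsequence both are weakly null, and $\psi_{(\beta,m)}(w_{(\beta,m)})=1-\varphi^\beta(w_{(\beta,m)})\to1$.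

Let $\eta>0$. Choosing $m_1<\dots<m_n$ successively and large along these subsequences, we get a branch $(w_i)$, lifts $\bar h_i$ and functionals $\psi_i$ such that the $\bar h_i$ are $\eta$-close to successive (possibly zero) blocks beyond $n$ of $V'$, the $\psi_i$ are $\eta$-close to successive blocks beyond $n$ of the dual FDD of $V'^*$, and $|\psi_i(w_j)-\delta_{ij}|\le\eta$ for all $i,j$. The first two are as in Lemma 1: a weakly null sequence tends to $0$ in norm on initial segments, and finitely supported vectors are dense in $V'$ and, the FDD being shrinking, in $V'^*$. For the third, if $j<i$ then $\psi_i(w_j)$ is small because $\psi_i$ runs through a weakly null sequence, and if $j>i$ because $w_j$ does. For $\eta$ small depending on $n$, the asymptotic upper estimates in $V'$ and $V'^*$ with constant $1/\theta$ give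
$$\Big\|\sum a_iw_i\Big\|\le\Big|\sum a_i\bar h_i\Big|\le\frac{4+\eta}\theta\|a\|_p+n\eta\|a\|_p\le\frac5\theta\|a\|_p,\qquad\Big\|\sum c_i\psi_i\Big\|_{W^*}\le\frac3\theta\|c\|_q.$$
Choose $\|c\|_q=1$ with $\sum c_ia_i=\|a\|_p$. Then
$$\frac3\theta\Big\|\sum a_iw_i\Big\|\ge\Big|\sum_ic_i\psi_i\Big(\sum_ja_jw_j\Big)\Big|\ge\|a\|_p-\eta n^2\|a\|_p\ge\tfrac12\|a\|_p$$
for $\eta$ small. So every weakly null tree of height $n$ in $S_W$ has a branch equivalent to the $\ell_p^n$ basis, with a constant independent of $n$.

**Step 9 (embedding).** By the theorem of Odell, Schlumprecht and Zsák, $W$ embeds in a reflexive space with an asymptotic $\ell_p$ FDD. If the FDD property there is stated for $n$ blocks supported beyond some $N(n)$, pass to a blocking whose $n$-th member starts beyond $N(n)$, where $N(\cdot)$ is taken increasing. Blocks with respect to the blocking are blocks with respect to the original FDD, and minimum support at least $n$ for the blocking means support beyond $N(n)$ for the original. Replacing $W$ by its image, $T=BA$ is the factorization required in (a). $\blacksquare$
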